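# A 4-connected 4-regular graph of order 912 with no $P_3$-factor

All graphs are finite and simple; multigraphs, when they appear, are announced as such. $P_3$ is the path on three vertices. A **$P_3$-factor** of $G$ is a spanning subgraph all of whose components are isomorphic to $P_3$: the vertices of $G$ are cut up into disjoint paths of three vertices each. Clearly $3$ must divide $|V(G)|$.

## Hamiltonian paths, and the orders 6 and 9

**Proposition 1.** Let $G$ be a graph whose order is divisible by $3$. If $G$ has a Hamiltonian path, then $G$ has a $P_3$-factor. In particular, every 4-regular graph of order $6$ or $9$ has a $P_3$-factor.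

*Proof.* Let $x_1x_2\cdots x_{3m}$ be a Hamiltonian path. The paths $x_{3i+1}x_{3i+2}x_{3i+3}$, $0\le i<m$, form a $P_3$-factor.

Dirac's theorem says that a graph on $n\ge3$ vertices with minimum degree at least $n/2$ has a Hamiltonian cycle. A 4-regular graph of order $6$ satisfies this, since $4\ge 3$. If $G$ is 4-regular of order $9$, add a new vertex adjacent to all nine. The new graph has order $10$ and minimum degree $5$, so it has a Hamiltonian cycle; deleting the new vertex leaves a Hamiltonian path of $G$. $\square$

There are also large examples. Join $x,y\in\mathbb Z_n$ when $x-y\in\{\pm1,\pm2\}$. For $n\ge5$ this graph is 4-regular, and $0,1,\dots,n-1$ is a Hamiltonian path, so it has a $P_3$-factor whenever $3\mid n$.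

What changes in general? The degree stays $4$ while the order grows, so Dirac's theorem says nothing, and a Hamiltonian path need not be available. Some hypothesis should replace it, and connectivity is the natural one. Recall that $G$ is *$k$-connected* if it has more than $k$ vertices and stays connected after the deletion of any set of fewer than $k$ vertices. In 1985, Akiyama and Kano conjectured that every 3-connected cubic graph of order divisible by 3 has a $P_3$-factor. The statement we study says the same for degree four.

**Conjecture.** Every 3-connected 4-regular graph of order divisible by 3 has a $P_3$-factor.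

We shall prove that it is false, in the following strong sense.

**Theorem A.** There is a 4-connected 4-regular simple graph of order $912$ with no $P_3$-factor. Hence the conjecture is false, even with "3-connected" replaced by "4-connected", the largest connectivity possible.

**Theorem B.** For every $k\ge5$ there is a 4-connected 4-regular simple graph $G_k$ of order $304k$ such that every family of vertex-disjoint $P_3$'s in $G_k$ misses at least $\lfloor k/5\rfloor$ vertices. For $3\mid k$ the order is divisible by $3$, so there are infinitely many counterexamples, with a linear number of vertices unavoidably uncovered.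

(Connectivity $4$ is the largest possible because deleting the four neighbors of a vertex isolates it.)

## Counting components modulo 3, and why it falls short by a factor of 2

To show that a factor does not exist, a sensible first try imitates Tutte's condition for perfect matchings: delete a set $S$ and count bad components. Suppose $G$ has a $P_3$-factor and let $S$ be a nonempty set of vertices. Let $C$ be a component of $G-S$ whose order is not divisible by $3$. The paths of the factor lying inside $C$ cannot cover all of $C$, so some path meets $C$ without lying inside it, and this path contains a vertex of $S$. At most $|S|$ paths meet $S$, and each of them has at most two vertices outside $S$, hence meets at most two components. So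
$$\#\{\text{components of } G-S \text{ of order}\not\equiv0 \pmod 3\}\le 2|S|. \tag{1}$$
A graph violating (1) has no $P_3$-factor. But no graph relevant to us violates it.

**Proposition 2.** If $G$ is 3-connected and 4-regular and $\emptyset\ne S\subsetneq V(G)$, then $G-S$ has at most $|S|$ components.

*Proof.* If $|S|\le2$, then $G-S$ is connected. Let $|S|\ge3$; we may assume that there are at least two components. For a component $C$, the set $N(C)\subseteq S$ of its outside neighbors separates $C$ from the other components, so $|N(C)|\ge3$, and at least $3$ edges leave $C$. The number of edges leaving $C$ is $4|C|-2e(C)$, where $e(C)$ is the number of edges inside $C$. This is even, so it is at least $4$. At most $4|S|$ edges leave $S$, so there are at most $|S|$ components. $\square$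

So counting orders modulo 3 alone cannot reach the bound in (1). We need an obstruction that looks *inside* a piece of the graph: the residue count will permit a few patterns, and the internal structure of the piece must forbid one of them.

Here is the shape of it. Take a piece $Q$ with $|Q|\equiv2\pmod3$, attached to the rest of the graph only through two vertices $p$ and $q$ that lie in different paths of the factor. If the path through $p$ uses $\alpha$ vertices of $Q$ and the path through $q$ uses $\beta$, then $\alpha+\beta\equiv2$, so $(\alpha,\beta)$ is $(2,0)$, $(0,2)$ or $(1,1)$. Suppose $Q$ is built so that $(1,1)$ is impossible. Arrange copies of $Q$ in a ring, the $q$ of each copy joined to the $p$ of the next. Whenever $\beta=0$, the path through $q$ must go to the next $p$ and take one vertex beyond it, so the next piece has $\alpha=1$, hence the pattern $(1,1)$: impossible. The other case, $\alpha=0$, does the same to the previous piece.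

There is an evident conflict: $\{p,q\}$ is a set of two vertices that separates $Q$ from the rest, so such a graph is not 3-connected. The way out is to split the work. First build the ring as a 4-regular *multigraph*, asking only for 4-*edge*-connectivity; parallel edges let a vertex have few neighbors while all edge cuts stay large. Then replace every vertex by a gadget with four distinct contact vertices which, in any covering, still behaves like a single vertex. The gadget turns edge-connectivity into vertex-connectivity.

## Multigraphs and $P_3$-triples

Multigraphs have no loops; parallel edges are allowed. For a set $W$ of vertices, $\delta(W)$ is the set of edges with exactly one end in $W$. A multigraph is *4-edge-connected* if $|\delta(W)|\ge4$ whenever $\emptyset\ne W\subsetneq V$.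

*Example.* The doubled cycle on $n\ge3$ vertices (every edge of a cycle replaced by two parallel edges) is 4-regular. It is 4-edge-connected, because a cut of a cycle has at least two edges and doubling gives at least four. For $n\ge4$ two suitable vertices disconnect it.

**Definition.** A *$P_3$-triple* of a (multi)graph is a set of three distinct vertices inducing a connected subgraph. A *packing* is a set of vertex-disjoint copies of $P_3$.

A connected graph on three vertices contains a spanning $P_3$, so a $P_3$-factor exists exactly when the vertex set can be partitioned into $P_3$-triples. Any two vertices of a $P_3$-triple are adjacent or have a common neighbor. In the doubled cycle, the $P_3$-triples are the sets of three consecutive vertices.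

## The digraph $H_k$ and the multigraph $M_k$

Let $k\ge3$, with indices modulo $k$. The digraph $H_k$ has nodes $a_i,b_i,c_i,d_i,u_i,s_i$ and arcs
$$a_i\to b_i,\quad a_i\to c_i,\quad b_i\to d_i,\quad c_i\to d_i,\quad c_i\to u_i,\quad d_i\to u_i,\quad u_i\to a_i,\quad u_i\to c_i,$$
$$s_{i-1}\to a_i,\qquad s_{i-1}\to b_i,\qquad b_i\to s_i,\qquad d_i\to s_i .$$

It helps to keep the neighbor lists in view (index $i$ dropped; $s_-$ stands for $s_{i-1}$).

| node | in-neighbors | out-neighbors |
|---|---|---|
| $a$ | $u,\ s_-$ | $b,\ c$ |
| $b$ | $a,\ s_-$ | $d,\ s$ |
| $c$ | $a,\ u$ | $d,\ u$ |
| $d$ | $b,\ c$ | $u,\ s$ |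
| $u$ | $c,\ d$ | $a,\ c$ |

The node $s_i$ has in-neighbors $b_i,d_i$ and out-neighbors $a_{i+1},b_{i+1}$. So every node has in-degree $2$ and out-degree $2$, and there are no loops and no parallel arcs. (The opposite arcs $c_i\to u_i$ and $u_i\to c_i$ are both present.)

The multigraph $M_k$ arises as follows.

* Each node $v$ of type $a,b,c,d$ becomes three vertices $v^-,m_v,v^+$, with a double edge $v^-m_v$ and a double edge $m_vv^+$.
* Each node $v$ of type $u,s$ becomes two vertices $v^-,v^+$ joined by a double edge.
* Each arc $v\to w$ becomes a single edge $v^+w^-$.

Each $v^-$ has one double edge and two incoming arcs, each $v^+$ one double edge and two outgoing arcs, each $m_v$ two double edges. So $M_k$ is 4-regular. Note that $m_v$ has only two neighbors.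

Put $q_i=s_i^-$ and $p_{i+1}=s_i^+$. Let $Q_i$ be the set of the $4\cdot3+2=14$ vertices arising from $a_i,b_i,c_i,d_i,u_i$, and let $B_i=Q_i\cup\{p_i,q_i\}$. Then $V(M_k)$ is the disjoint union of the $B_i$ and $|V(M_k)|=16k$. The edges leaving $Q_i$ are exactly
$$p_ia_i^-,\qquad p_ib_i^-,\qquad q_ib_i^+,\qquad q_id_i^+, \tag{2}$$
the neighbors of $p_i$ are $a_i^-,b_i^-,q_{i-1}$, and the neighbors of $q_i$ are $b_i^+,d_i^+,p_{i+1}$. Different blocks are joined only by the double edges $q_ip_{i+1}$.

## Edge cuts of $M_k$

**Lemma 3.** For $k\ge3$, $M_k$ is 4-edge-connected. Moreover $M_k-v$ is connected for every vertex $v$.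

*Proof.* Let $\emptyset\ne W\subsetneq V(M_k)$. By 4-regularity $|\delta(W)|=4|W|-2e(W)$ is even, where $e(W)$ counts the edges inside $W$. Suppose $|\delta(W)|\le2$. Of two parallel edges, both or neither lie in $\delta(W)$.

**Step 1: excluding cuts that contain a parallel pair.** Suppose the two parallel edges joining $g$ and $h$ lie in $\delta(W)$. Then $\delta(W)$ is exactly this pair. In $H_k$ in-degrees and out-degrees agree, so its arcs decompose into directed cycles (follow arcs until a node repeats, remove the cycle found, continue), and every node lies on one of them. A directed cycle $v_1\to v_2\to\cdots\to v_1$ has length at least $2$, and it yields a cycle of $M_k$: run from $v_j^-$, through $m_{v_j}$ if it exists, to $v_j^+$, and then to $v_{j+1}^-$. This cycle has at least $4$ vertices, and it uses one edge from each parallel pair at each node it visits. Since $g,h$ come from one node, some cycle of length at least $4$ uses one edge $gh$. A cycle meets $\delta(W)$ in an even number of edges, so it contains another edge of $\delta(W)$; a cycle of length at least $3$ contains no two parallel edges, so this other edge is not parallel to $gh$. This contradicts $\delta(W)$ being the pair.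

**Step 2: reducing to $H_k$.** Now no parallel pair lies in $\delta(W)$. Then $W$ is a union of whole nodes, and $\delta(W)$ is a cut of the underlying undirected multigraph of $H_k$ (in which $c_i$ and $u_i$ are joined by two edges). Write $\bar Q_i=\{a_i,b_i,c_i,d_i,u_i\}$.

**Step 3: cuts that split no $\bar Q_i$.** Contract every $\bar Q_i$ to a point. The edges $s_{i-1}a_i,s_{i-1}b_i$ join $s_{i-1}$ to $\bar Q_i$, and $b_is_i,d_is_i$ join $\bar Q_i$ to $s_i$. The result is a doubled cycle of length $2k$, all of whose cuts have size at least $4$: a contradiction.

**Step 4: cuts that split some $\bar Q_i$.** The set $\bar Q_i$ has the spanning cycle $a_ib_id_iu_ic_ia_i$, so at least two edges inside $\bar Q_i$ are cut. Hence no other edge is cut. The rest $H_k-\bar Q_i$ is connected (it is the chain $s_i,\bar Q_{i+1},s_{i+1},\dots,\bar Q_{i-1},s_{i-1}$), so it lies on one side. The nodes $a_i,b_i$ are joined to $s_{i-1}$ and $d_i$ to $s_i$ by uncut edges, so they lie on that side too. The other side is a nonempty subset of $\{c_i,u_i\}$. But $\{c_i\}$ and $\{u_i\}$ have cuts of size $4$, and the cut of $\{c_i,u_i\}$ consists of the four edges $c_ia_i,\ c_id_i,\ u_id_i,\ u_ia_i$. This contradicts $|\delta(W)|\le2$.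

So $|\delta(W)|\ge4$ always.

**Step 5: deleting a vertex.** If $M_k-v$ had a partition into nonempty parts $C,C'$ with no edge between them, all edges of $\delta(C)$ and of $\delta(C')$ would end in $v$, so $v$ would send at least $4$ edges to each part, contradicting $\deg v=4$. $\square$

## The pattern $(1,1)$ is impossible in a block

Here the internal structure of $Q_i$ does its work. Informally, a string $v^-,m_v,v^+$ can be one triple by itself. Or $m_v$ can join $v^+$ and take a $w^-$ further along an arc; this leaves $v^-$ to be taken by a predecessor that behaves in the same way. Or the mirror image happens. The node $u$ has no middle vertex, so it needs help from both directions, and the arcs are chosen so that this help leads to a contradiction.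

**Lemma 4.** Let $k\ge3$ and let $\mathcal T$ be a family of pairwise disjoint $P_3$-triples of $M_k$ covering all vertices of $B_j$. Let $\alpha_j$ (resp. $\beta_j$) be the number of vertices of $Q_j$ in the triple of $\mathcal T$ containing $p_j$ (resp. $q_j$). Then $(\alpha_j,\beta_j)\in\{(2,0),(0,2)\}$.

*Proof.*

**Step 1: the residue count.** By (2), a triple that meets $Q_j$ but is not inside $Q_j$ contains $p_j$ or $q_j$. The neighbors of $p_j$ are $a_j^-,b_j^-,q_{j-1}$ and those of $q_j$ are $b_j^+,d_j^+,p_{j+1}$; as $k\ge3$, these lists are disjoint, and $p_j,q_j$ are not adjacent. So $p_j$ and $q_j$ lie in different triples. All other vertices of $Q_j$ are covered by triples inside $Q_j$, hence $\alpha_j+\beta_j\equiv14\equiv2\pmod3$. Since $\alpha_j,\beta_j\in\{0,1,2\}$,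
$$(\alpha_j,\beta_j)\in\{(2,0),(0,2),(1,1)\}.$$
Suppose from now on that $\alpha_j=\beta_j=1$, and drop the index $j$. We seek a contradiction.

**Step 2: the two vertices lost to $p$ and $q$.** Let $z$ be the vertex of $Q$ in the triple of $p$. It has a neighbor in its triple. That neighbor is outside $Q$, so it is $p$ or $q$; but $q$ is in another triple. So $z$ is adjacent to $p$, that is, $z\in\{a^-,b^-\}$. In the same way the vertex $z'$ of $Q$ in the triple of $q$ satisfies $z'\in\{b^+,d^+\}$.

**Step 3: the remaining twelve vertices form four triples with labels.** The other $12$ vertices of $Q$ are partitioned into exactly four triples inside $Q$. The vertices $m_a,m_b,m_c,m_d$ are among the twelve; they are pairwise non-adjacent and have no common neighbors, so they lie in different triples. Hence the four triples are $T_a,T_b,T_c,T_d$ with $m_v\in T_v$.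

The only neighbors of $m_v$ are $v^-$ and $v^+$, so $T_v$ contains one of them. If it contains both, nothing else fits. If it contains only $v^+$, the third vertex is not adjacent to $m_v$, so it is a neighbor of $v^+$ other than $m_v$; this is some $w^-$ with $v\to w$. The case of $v^-$ is similar. So $T_v$ has one of these forms:

* type $0$: $\{v^-,m_v,v^+\}$;
* type $+$: $\{m_v,v^+,w^-\}$ with an arc $v\to w$ inside $Q$;
* type $-$: $\{m_v,v^-,w^+\}$ with an arc $w\to v$ inside $Q$.

**Step 4: propagation rules.** For $v\in\{a,b,c,d,u\}$:

(3) If $v^-\ne z$, and $v=u$ or $T_v$ has type $+$, then $v^-$ lies in some $T_w$ of type $+$ with $w\in\{a,b,c,d\}$ and $w\to v$.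

(4) If $v^+\ne z'$, and $v=u$ or $T_v$ has type $-$, then $v^+$ lies in some $T_w$ of type $-$ with $w\in\{a,b,c,d\}$ and $v\to w$.

For (3): $v^-$ is neither $z$ nor $z'$ (the latter is a plus-vertex), so it lies in some $T_w$. By the list of forms, a minus-vertex $v^-$ lies in $T_w$ only if $w=v$ and $T_v$ has type $0$ or $-$, or if $T_w$ has type $+$ and $w\to v$. The first is excluded when $v=u$, since there is no $T_u$, and when $T_v$ has type $+$. So the second holds. Statement (4) is proved in the same way with signs and arrows reversed.

**Step 5: the case distinction on $T_c$.** Recall $z\in\{a^-,b^-\}$ and $z'\in\{b^+,d^+\}$. Apply (3) to $u^-$: the in-neighbors of $u$ are $c,d$, so one of $T_c,T_d$ has type $+$ and contains $u^-$. Apply (4) to $u^+$: the out-neighbors of $u$ are $a,c$, so one of $T_a,T_c$ has type $-$ and contains $u^+$.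

*$T_c$ has type $+$.* Since $c^-\ne z$, (3) gives $w\to c$ with $w\in\{a,b,c,d\}$ and $T_w$ of type $+$. The in-neighbors of $c$ are $a,u$, so $T_a$ has type $+$. Then neither $T_a$ nor $T_c$ has type $-$, a contradiction.

*$T_c$ has type $-$.* Since $c^+\ne z'$, (4) gives $c\to w$ with $w\in\{a,b,c,d\}$ and $T_w$ of type $-$. The out-neighbors of $c$ are $d,u$, so $T_d$ has type $-$. Then neither $T_c$ nor $T_d$ has type $+$, a contradiction.

*$T_c$ has type $0$.* Then $T_d=\{m_d,d^+,u^-\}$ has type $+$ and $T_a=\{m_a,a^-,u^+\}$ has type $-$. Since $d^-\ne z$, (3) gives $w\to d$ with $T_w$ of type $+$; the in-neighbors of $d$ are $b,c$, and $T_c$ has type $0$, so $T_b$ has type $+$. Since $a^+\ne z'$, (4) gives $a\to w$ with $T_w$ of type $-$; the out-neighbors of $a$ are $b,c$, so $T_b$ has type $-$. This is a contradiction. $\square$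

## Three consecutive blocks cannot be covered

**Lemma 5.** Let $k\ge3$ and let $\mathcal T$ be a family of pairwise disjoint $P_3$-triples of $M_k$. Then $\mathcal T$ does not cover all vertices of $B_{i-1}\cup B_i\cup B_{i+1}$, for any $i$. In particular $M_k$ has no $P_3$-factor.

*Proof.* Suppose it does. Then Lemma 4 applies to $j=i-1,i,i+1$. In particular $(\alpha_i,\beta_i)$ is $(2,0)$ or $(0,2)$.

**Step 1: $\beta_i=0$ pushes into the next block.** Suppose $\beta_i=0$. The triple of $q_i$ contains a neighbor of $q_i$ but no vertex of $Q_i$, so it contains $p_{i+1}$. Its third vertex is adjacent to $q_i$ or $p_{i+1}$ and is not in $Q_i$, so it is $a_{i+1}^-$ or $b_{i+1}^-$. So this triple is the triple of $p_{i+1}$, and it has exactly one vertex in $Q_{i+1}$: $\alpha_{i+1}=1$, contradicting Lemma 4 for $j=i+1$.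

**Step 2: $\alpha_i=0$ pushes into the previous block.** Suppose $\alpha_i=0$. The triple of $p_i$ contains a neighbor of $p_i$ but no vertex of $Q_i$, so it contains $q_{i-1}$. Its third vertex is adjacent to $p_i$ or $q_{i-1}$ and is not in $Q_i$, so it is $b_{i-1}^+$ or $d_{i-1}^+$. Hence $\beta_{i-1}=1$, contradicting Lemma 4 for $j=i-1$. $\square$

So $M_3$ is a 4-edge-connected 4-regular multigraph of order $48$ with no $P_3$-factor. It remains to make it simple and 4-connected.

## A 19-vertex gadget that behaves like a vertex

We want to replace each vertex $v$ of $M$ by a graph with four contact vertices, one for each edge at $v$, so that a $P_3$-factor of the new graph gives one of $M$. The most obvious choice is $K_4$: each vertex has degree $3$ inside and $1$ outside, and $4\equiv1\pmod 3$, as for a vertex. But the residue count only says that the paths crossing the boundary of this $K_4$ use $1$ or $4$ of its vertices. Using $4$, they could be four different paths, each with one vertex in the $K_4$. A single vertex of $M$ cannot take part in four triples, so the translation back to $M$ stops here.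

The cure is to use up the capacity of the contact vertices. Attach to them sets of size $5\equiv2\pmod3$, each of which needs at least two of its vertices covered by paths through contacts. Four paths have $12$ vertices; four are the contacts themselves, and three such sets demand six more, which leaves only *two* vertices for the outside world.

**Definition.** $R$ is the graph with an independent set $Y=\{y_1,y_2,y_3,y_4\}$ and three disjoint sets $D_h=\{e_h,d_{h1},d_{h2},d_{h3},d_{h4}\}$, $h=1,2,3$. Each $D_h$ induces $K_5$ minus the two edges $d_{h1}d_{h2}$ and $d_{h3}d_{h4}$. In addition $y_j$ is adjacent to $d_{hj}$ for all $j,h$. There are no other edges.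

So $|R|=4+15=19$. Each $y_j$ has degree $3$ in $R$; $e_h$ has degree $4$; $d_{hj}$ has three neighbors in $D_h$ and the neighbor $y_j$, so degree $4$.

**Definition.** For a 4-regular multigraph $M$, let $G(M)$ be obtained by replacing each vertex $v$ by a copy $R_v$ of $R$ and attaching the four edges of $M$ at $v$ bijectively to the four vertices of the copy $Y_v$ of $Y$.

Then $G(M)$ is simple (parallel edges of $M$ now have distinct ends), 4-regular, and of order $19|V(M)|$. Each vertex of $Y_v$ has exactly one neighbor outside $R_v$, and no other vertex of $R_v$ has one. For instance, if $M$ has two vertices joined by four parallel edges, $G(M)$ has order $38$ and consists of two copies of $R$ joined by a perfect matching between their sets $Y$.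

*Two ways to cover $R$.* The path through $y_1$ can have only $y_1$ in $R$: cover the rest by $d_{12}y_2d_{22}$, $d_{23}y_3d_{33}$, $d_{14}y_4d_{34}$ and the three paths
$$d_{11}e_1d_{13},\qquad d_{21}e_2d_{24},\qquad d_{31}e_3d_{32}.$$
Or two paths leave $R$, one containing $y_1,d_{11}$ and the other $y_2,d_{12}$: cover the rest by $d_{23}y_3d_{33}$, $d_{24}y_4d_{34}$ and
$$d_{13}e_1d_{14},\qquad d_{21}e_2d_{22},\qquad d_{31}e_3d_{32}.$$
Lemma 7 will show that, as far as crossing paths are concerned, these are the only patterns.

## 4-connectivity of $G(M)$

**Lemma 6.** Let $M$ be a 4-regular multigraph. If $M$ is 4-edge-connected and every $M-v$ is connected, then $G=G(M)$ is 4-connected.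

*Proof.* In each $D_h$ the missing edges form a matching, so every vertex of $D_h$ has at most one non-neighbor in $D_h$. Consequently any set of at least three vertices of $D_h$ induces a connected graph: otherwise split it into two nonempty parts with no edge between them; one part has at least two vertices, and a vertex of the other part has at least two non-neighbors.

**Step 1: two deleted vertices do not disconnect a gadget.** *If $X\subset R$ and $|X|\le2$, then $R-X$ is connected.* Each $D_h-X$ has at least three vertices and so is connected. Contract each of the three to a point. Let $r=|X\cap Y|$. What remains is a bipartite graph with three points on one side and $4-r$ vertices of $Y$ on the other, complete except that at most $2-r$ edges are missing, because each vertex of $X$ in some $D_h$ is incident with at most one edge to $Y$. Any two of the three points have $4-r$ edge-disjoint connections of length two, through the $4-r$ vertices of $Y$; at most $2-r$ of these are destroyed, so at least two survive. Hence the three points are in one component. Each remaining $y_j$ had three edges and lost at most two, so it is attached to this component.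

**Step 2: after three deletions every piece of a gadget still reaches $Y$.** *If $X\subset R$ and $|X|\le3$, then every component of $R-X$ meets $Y$.* Suppose a component $C$ avoids $Y$. Different sets $D_h$ are joined only through $Y$, so $C\subseteq D_h$ for some $h$, and its neighborhood satisfies $N_R(C)\subseteq X$. If $|C|=1$, then $|N_R(C)|=4>3$. Let $|C|=c\ge2$. Every vertex of $D_h\setminus C$ has at most one non-neighbor in $D_h$, so it is adjacent to a vertex of $C$. At least $c-1$ vertices of $C$ are of the form $d_{hj}$, and they have distinct neighbors $y_j$. So $|N_R(C)|\ge(5-c)+(c-1)=4>3$. Both cases are contradictions.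

**Step 3: deleting at most three vertices of $G$.** Let $X\subset V(G)$, $|X|\le3$.

If every $R_v$ contains at most two vertices of $X$, then all $R_v-X$ are connected (and nonempty) by Step 1. Each vertex of $X$ destroys at most one edge between gadgets, so at most three edges of $M$ are lost. As $M$ is 4-edge-connected, the remaining edges of $M$ still connect all the gadgets, and $G-X$ is connected.

Otherwise $X\subset R_v$ for some $v$ and $|X|=3$. The graph $G-R_v$ is connected because $M-v$ is connected and each gadget is connected. By Step 2 each component of $R_v-X$ contains a vertex of $Y_v$, whose outside neighbor lies in $G-R_v$. So $G-X$ is connected. $\square$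

## How a packing can cross a gadget

**Lemma 7.** Let $F$ be a packing in $G(M)$ covering all vertices of $R_v$. Call $P\in F$ *crossing at $v$* if it meets both $R_v$ and its complement. Then either

* ($\alpha$) exactly one path is crossing at $v$, and it has exactly one vertex in $R_v$; or
* ($\beta$) exactly two paths are crossing at $v$, and each has exactly two vertices in $R_v$.

In case ($\beta$), each crossing path has its center in $Y_v$, and its outside vertex is adjacent to this center.

*Proof.*

**Step 1: setting up the count.** Write $Y=Y_v$, and let $\mathcal P$ be the set of paths of $F$ meeting $Y$. Since $|Y|=4$, we have $|\mathcal P|\le4$. All neighbors of $D_h$ outside $D_h$ lie in $Y$, so a path that meets $D_h$ and is not contained in it belongs to $\mathcal P$. Let $r_h$ be the number of vertices of $D_h$ on paths of $\mathcal P$. The remaining vertices of $D_h$ are covered by paths inside $D_h$, so $r_h\equiv5\equiv2\pmod3$, and in particular $r_h\ge2$. Every crossing path meets $Y$, because only vertices of $Y$ have outside neighbors. Let $t$ be the total number of vertices outside $R_v$ on paths of $\mathcal P$; it is the total number of outside vertices on crossing paths.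

**Step 2: the budget.** All four vertices of $Y$ are covered, so counting the vertices on paths of $\mathcal P$ gives
$$3|\mathcal P|=4+r_1+r_2+r_3+t. \tag{5}$$
From $|\mathcal P|\le4$ and $r_1+r_2+r_3\ge6$ we get $t\le12-4-6=2$. Modulo $3$, (5) gives $t\equiv-4-6\equiv2$. So $t=2$. Then the right side of (5) is at least $12$, so $|\mathcal P|=4$, and each of the four paths has exactly one of the four vertices of $Y$.

**Step 3: reading off the cases.** Each crossing path has at least one outside vertex, and there are two outside vertices in total. If one crossing path carries both, it is the only crossing path and has one vertex in $R_v$: this is ($\alpha$). Otherwise exactly two paths cross, with one outside vertex and two vertices in $R_v$ each: this is ($\beta$). In case ($\beta$) a crossing path consists of an outside vertex $x$, exactly one $y\in Y$, and a vertex $d$ of some $D_h$. As $x$ and $d$ are not adjacent, $y$ is the center, and $x$ is adjacent to $y$. $\square$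

## From packings in $G(M)$ to triples in $M$

A gadget in state ($\alpha$) gives one vertex to one path. A gadget in state ($\beta$) sends out two half-paths, each ending in one vertex of a neighboring gadget; so it acts like the middle of a triple. The next lemma makes this precise, in a local form that Theorem B will need.

**Definition.** For $W\subseteq V(M)$, let $W^\circ$ be the set of vertices all of whose vertices at distance at most $2$ in $M$ (including the vertex itself) lie in $W$.

*Example.* In the doubled cycle on $0,1,\dots,n-1$ with $n\ge6$, if $W=\{0,1,2,3,4\}$ then $W^\circ=\{2\}$.

**Lemma 8.** Let $M$ be a 4-regular multigraph, $F$ a packing in $G(M)$, and $W\subseteq V(M)$ such that $F$ covers all of $R_v$ for every $v\in W$. Then there is a family of pairwise disjoint $P_3$-triples of $M$ covering $W^\circ$. In particular, if $G(M)$ has a $P_3$-factor, then so does $M$.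

*Proof.* By Lemma 7 each $v\in W$ has type ($\alpha$) or type ($\beta$).

**Step 1: defining the triples.** Take all triples of the following two kinds.

(I) Sets $\{v,w,w'\}\subseteq W$ for which some path of $F$ has one vertex in each of $R_v,R_w,R_{w'}$. This is a $P_3$-triple of $M$, since consecutive vertices of the path lie in gadgets of adjacent vertices of $M$. The path crosses at each of the three vertices with just one vertex in the gadget, so all three have type ($\alpha$).

(II) Sets $\{w_1,v,w_2\}\subseteq W$ where $v$ has type ($\beta$) and its two crossing paths $P_1,P_2$ have their outside vertices in $R_{w_1},R_{w_2}$ respectively. By Lemma 7 the outside vertex of $P_i$ is adjacent to a vertex of $R_v$, so $w_i$ is adjacent to $v$ in $M$. Since $P_i$ crosses at $w_i$ with only one vertex in $R_{w_i}$, the vertex $w_i$ has type ($\alpha$) and $P_i$ is the only path crossing at $w_i$. As $P_1\ne P_2$, this gives $w_1\ne w_2$, and the set is a $P_3$-triple with middle $v$.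

**Step 2: these triples are disjoint.** We show that each vertex lies in at most one of them. A type ($\beta$) vertex lies in no triple of kind (I), and in a triple of kind (II) only as the middle; the middle determines the triple. A type ($\alpha$) vertex $w$ has a unique crossing path $P$. If $w$ lies in a triple of kind (I), the path defining the triple crosses at $w$, so it is $P$; hence $P$ meets three gadgets and the triple is the set of their vertices. If $w$ lies in a triple of kind (II), it is an end $w_i$, and $P_i=P$; hence $P$ has two vertices in $R_v$ for some $v\ne w$, and the triple is the one of kind (II) with middle $v$. A path meeting three gadgets has no two vertices in one gadget, so the two cases exclude each other, and in each case $P$ determines the triple.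

**Step 3: these triples cover $W^\circ$.** Let $v\in W^\circ$; note $v\in W$.

If $v$ has type ($\beta$), the vertices $w_1,w_2$ of (II) are neighbors of $v$, so they lie in $W$, and the triple (II) with middle $v$ is in our family.

If $v$ has type ($\alpha$) and its crossing path meets three gadgets, their vertices are within distance $2$ of $v$, hence in $W$, and the triple (I) is in our family.

Otherwise $v$ has type ($\alpha$), and the other two vertices of its crossing path lie in one gadget $R_w$. Then $w$ is adjacent to $v$, so $w\in W$. This path crosses at $w$ with two vertices in $R_w$, so $w$ has type ($\beta$). The other path crossing at $w$ has its outside vertex in $R_{w'}$ with $w'$ adjacent to $w$. So $w'$ is within distance $2$ of $v$, hence $w'\in W$, and $\{v,w,w'\}$ is a triple of kind (II) in our family.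

**Step 4: factors.** If $F$ is a $P_3$-factor of $G(M)$, take $W=V(M)$; then $W^\circ=V(M)$, and the disjoint triples partition $V(M)$. $\square$

## Proofs of Theorems A and B

For $k\ge3$ let $G_k=G(M_k)$. It is a simple 4-regular graph of order $19\cdot16k=304k$, and it is 4-connected by Lemmas 3 and 6.

*Proof of Theorem A.* $G_3$ has order $912=3\cdot304$ and is 4-regular and 4-connected, hence 3-connected. If $G_3$ had a $P_3$-factor, then $M_3$ would have one by Lemma 8, contradicting Lemma 5. So the conjecture is false. $\blacksquare$

*Proof of Theorem B.* Let $k\ge5$ and let $F$ be a packing in $G_k$.

**Step 1: every five consecutive blocks contain a missed vertex.** Let $W=B_{i-2}\cup B_{i-1}\cup B_i\cup B_{i+1}\cup B_{i+2}$. We claim that $F$ misses a vertex in some $R_v$ with $v\in W$. Suppose instead that $F$ covers all $R_v$, $v\in W$.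

The only edges between different blocks are the double edges $q_jp_{j+1}$. So the neighbors of vertices in $B_{i-1}\cup B_i\cup B_{i+1}$ lie in these three blocks or in $\{q_{i-2},p_{i+2}\}$. The neighbors of $q_{i-2}$ lie in $Q_{i-2}\cup\{p_{i-1}\}$, and those of $p_{i+2}$ in $Q_{i+2}\cup\{q_{i+1}\}$. So everything within distance $2$ of the three middle blocks lies in $W$, that is,
$$B_{i-1}\cup B_i\cup B_{i+1}\subseteq W^\circ .$$
By Lemma 8 there is a family of disjoint $P_3$-triples of $M_k$ covering $B_{i-1}\cup B_i\cup B_{i+1}$. This contradicts Lemma 5.

**Step 2: adding up.** Among the $k$ blocks in cyclic order choose $\lfloor k/5\rfloor$ disjoint groups of five consecutive blocks. By Step 1 each group gives a vertex missed by $F$, and vertices from different groups lie in different gadgets. So $F$ misses at least $\lfloor k/5\rfloor$ vertices.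

**Step 3: infinitely many counterexamples.** If $3\mid k$, then $3$ divides the order $304k$. Since $\lfloor k/5\rfloor\ge1$, every packing in $G_k$ misses at least one vertex, so $G_k$ has no $P_3$-factor. This holds for infinitely many $k$, and the number of missed vertices is at least $\lfloor k/5\rfloor$, which is linear in the order $304k$. $\blacksquare$
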